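# Double points on curves and the gaps in minimal Terracini loci

## Minimally bad sets lie on curves of small degree

Throughout, $\mathbb K$ is an algebraically closed field of characteristic zero and $\mathbb P^n$ is projective space over $\mathbb K$. For $p\in\mathbb P^n$, $2p$ is the closed subscheme with ideal sheaf $(\mathcal I_p)^2$, and $2S=\bigcup_{p\in S}2p$ for a finite set $S$. A finite set $S\subset\mathbb P^n$ is *bad* (for $d$) if $h^1(\mathcal I_{2S}(d))>0$, and *minimally bad* if it is bad and $h^1(\mathcal I_{2S'}(d))=0$ for every $S'\subsetneq S$. A *curve* is reduced, projective, of pure dimension 1, possibly reducible. For a connected curve $C$, $p_a(C)=h^1(\mathcal O_C)=1-\chi(\mathcal O_C)\ge 0$.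

**Theorem 1.** Let $n\ge 2$, $m\ge n$ and $d\ge\max\{2m-1,\,(m-1)(m-2)-n+4\}$. Let $S\subset \mathbb P^n$ be minimally bad for $d$ with $\langle S\rangle=\mathbb P^n$, $\#S=x$ and
$$2x\le (m+1)d+n-m(m-1)-1.$$
Then $S$ lies on a connected curve $C$ spanning $\mathbb P^n$, of some degree $e$ with $n\le e\le m$, such that
$$ed+2-2p_a(C)\ \le\ 2x\ \le\ ed+3-p_a(C),\qquad 0\le p_a(C)\le\binom{e-n+1}{2}. \tag{1}$$

**Theorem 2.** Let $n\ge 2$, $d\ge\max\{n^2,2n+1\}$ and $x<\lceil (n+1)d/2\rceil$. If there is a minimally bad $S$ with $\#S=x$ and $\langle S\rangle=\mathbb P^n$, then $x=1+\lceil nd/2\rceil$, and $S$ lies on a connected curve of degree $n$ and arithmetic genus $0$ spanning $\mathbb P^n$. In particular $\mathcal T(n,d;x)'=\varnothing$ for $1+\lceil nd/2\rceil<x<\lceil (n+1)d/2\rceil$, and also for $x\le\lceil nd/2\rceil$.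

**Theorem 3.** If $n\ge3$ and $d\ge n^2$, then $\mathcal T(n,d;1+\lceil nd/2\rceil)'\neq\varnothing$ and $\mathcal T(n,d;\lceil (n+1)d/2\rceil)'\ne\varnothing$. So for $n\ge 3$, $d\ge n^2$ and $x<\lceil (n+1)d/2\rceil$: $\mathcal T(n,d;x)'\ne\varnothing$ if and only if $x=1+\lceil nd/2\rceil$.

The loci $\mathcal T(n,d;x)'$ are defined in the next section. For $n=4$ we have $\max\{n^2,2n+1\}=16$ and $1+\lceil nd/2\rceil=2d+1$, so Theorem 2 reads as follows.

**Corollary 4.** If $d\ge16$, $x<\lceil 5d/2\rceil$ and $x\ne 2d+1$, then $\mathcal T(4,d;x)'=\varnothing$.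

**Corollary 5.** Fix $e\ge n\ge2$. For $d\gg0$, $\mathcal T(n,d;x)'=\varnothing$ whenever $ed+3<2x<(e+1)d+2-(e+1-n)(e+2-n)$.

## Hypersurfaces singular at given points

The scheme $2p$ has degree $n+1$: a form of degree $d$ vanishes on $2p$ exactly when it vanishes at $p$ with all its first derivatives. So $2S$ imposes $(n+1)x$ linear conditions on forms of degree $d$, where $x=\#S$. For $n\ge2$ the exact sequence
$$0\to H^0(\mathcal I_{2S}(d))\to H^0(\mathcal O_{\mathbb P^n}(d))\to H^0(\mathcal O_{2S})\to H^1(\mathcal I_{2S}(d))\to 0$$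
says that $h^0(\mathcal I_{2S}(d))>0$ when some hypersurface of degree $d$ is singular at every point of $S$, and that $h^1(\mathcal I_{2S}(d))>0$ when the $(n+1)x$ conditions are linearly dependent.

Let $\nu_d:\mathbb P^n\to\mathbb P^r$, $r=\binom{n+d}{n}-1$, be the Veronese embedding. Linear forms on $\mathbb P^r$ are forms of degree $d$ on $\mathbb P^n$, so $\dim\langle\nu_d(2S)\rangle=r-h^0(\mathcal I_{2S}(d))=(n+1)x-1-h^1(\mathcal I_{2S}(d))$.

**Definition.** $\mathcal T(n,d;x)$ is the set of all $S\subset\mathbb P^n$ with $\#S=x$ and $\langle S\rangle=\mathbb P^n$ such that $\langle\nu_d(2S)\rangle\ne\mathbb P^r$ and $\dim\langle\nu_d(2S)\rangle\le x(n+1)-2$; equivalently, $h^0(\mathcal I_{2S}(d))>0$ and $h^1(\mathcal I_{2S}(d))>0$. Such an $S$ is *minimally Terracini*, $S\in\mathcal T(n,d;x)'$, if moreover $h^1(\mathcal I_{2S'}(d))=0$ for every $S'\subsetneq S$.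

So every $S\in\mathcal T(n,d;x)'$ is a minimally bad set that spans $\mathbb P^n$. The emptiness statements will not use $h^0(\mathcal I_{2S}(d))>0$. The subsets $S'$ need not span. If $S'\subset S$ and $S'$ is bad, then $S$ is bad, because $H^1(\mathcal I_{2S}(d))\to H^1(\mathcal I_{2S'}(d))$ is onto (the kernel of $\mathcal O_{2S}\to\mathcal O_{2S'}$ has finite support). Hence every bad set contains a minimally bad one.

The question comes from "Minimal and Primitive Terracini Loci of a Four-Dimensional Projective Space". The known results there are: if $x\le 2d$, and $d\ge17$ when $x\le 2d-1$, $d\ge19$ when $x=2d$, then $\mathcal T(4,d;x)'=\varnothing$; moreover $\mathcal T(4,d;2d+1)'$ and $\mathcal T(4,d;\lceil5d/2\rceil)'$ are nonempty. The question is whether, for $d$ large, $\mathcal T(4,d;x)'=\varnothing$ for all $2d+1<x<\lceil5d/2\rceil$. Corollary 4 answers yes, for all $d\ge16$, and Theorem 3 says that both ends of the interval are sharp. For $d=16$: among all $x\le 40$, exactly $x=33$ and $x=40$ carry minimally Terracini sets in $\mathbb P^4$.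

Here is how the inequalities (1) produce gaps. On a curve of degree $e$ they pin $2x$ close to $ed$. As $e$ runs through $n,n+1,\dots$, the admissible $x$ cluster near $nd/2,(n+1)d/2,\dots$ with empty space between.

**Proof of Theorem 2 from Theorem 1.** Take $m=n+1$. The hypothesis on $d$ in Theorem 1 holds: $2m-1=2n+1$, and $(m-1)(m-2)-n+4=n^2-2n+4\le n^2$ since $n\ge2$. As $x<\lceil(n+1)d/2\rceil$, we have $2x\le(n+1)d-1$. Since $d\ge n^2$, this is at most $(n+2)d-n^2-1=(m+1)d+n-m(m-1)-1$. So Theorem 1 applies with $e\in\{n,n+1\}$. If $e=n+1$, then $p_a(C)\le\binom22=1$ and (1) gives $2x\ge(n+1)d$, a contradiction. So $e=n$, $p_a(C)\le\binom12=0$, and $nd+2\le2x\le nd+3$, i.e. $x=1+\lceil nd/2\rceil$. For the last sentence of the theorem, note that $1+\lceil nd/2\rceil\le\frac{nd+3}2<\frac{(n+1)d}2$ because $d\ge5$, so every $x\le\lceil nd/2\rceil$ is in the range of the theorem. $\square$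

**Proof of Corollary 5 from Theorem 1.** Let $d\ge e(e+1)$ and take $m=e+1$. Then $d\ge 2e+1$ and $d\ge e(e-1)-n+4$, because $e,n\ge2$. Since $(e+1-n)(e+2-n)\ge2$, the assumption gives $2x\le(e+1)d-1\le(e+2)d+n-e(e+1)-1$. So a spanning minimally bad $S$ lies on a curve of some degree $e'\le e+1$ satisfying (1). If $e'=e+1$, then $2x\ge(e+1)d+2-2\binom{e+2-n}2=(e+1)d+2-(e+1-n)(e+2-n)$; if $e'\le e$, then $2x\le ed+3$. Both are excluded. $\square$

So Theorems 1 and 3 are what remains.

## Points on a line, points on a conic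

**On $\mathbb P^1$.** Here $2S$ is a divisor of degree $2x$ and $\mathcal I_{2S}(d)\cong\mathcal O(d-2x)$. So $S$ is bad if and only if $2x\ge d+2$, and the minimally bad sets are all sets with $x=1+\lceil d/2\rceil$. A bad set has $h^0(\mathcal I_{2S}(d))=0$, so no Terracini sets exist.

**A line in $\mathbb P^n$.** Let $L$ be a line and $S\subset L$ with $2x\ge d+2$. The conditions of $2S\cap L$, of degree $2x$, factor through $H^0(\mathcal O_L(d))$, of dimension $d+1<2x$. They are dependent, so $S$ is bad. Consequently, for $n\ge2$, a spanning minimally bad set has at most $\lceil d/2\rceil$ points on any line: otherwise those points form a bad subset, which must be all of $S$, and $S$ would not span.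

**A smooth conic in $\mathbb P^2$.** Let $C=\{q=0\}$ be a smooth conic, $d\ge4$, and $S\subset C$ a set of $d+1$ points. Then $\deg(2S\cap C)=2d+2>2d+1=h^0(\mathcal O_C(d))$, so $S$ is bad. It is minimally bad: for $S'\subset S$ with $d$ points, use
$$0\to\mathcal I_{S'}(d-2)\xrightarrow{\ q\ }\mathcal I_{2S'}(d)\to\mathcal I_{2S'\cap C,C}(d)\to0 .$$
The sheaf on the right is $\mathcal O_{\mathbb P^1}(2d-2d)$, with $h^1=0$. The sheaf on the left has $h^1=0$, since forms of degree $d-2$ restrict onto all sections of $\mathcal O_{\mathbb P^1}(2d-4)$ and $d\le2d-3$. Finally $q^2$ times any form of degree $d-4$ is singular along $C$, so $h^0(\mathcal I_{2S}(d))>0$. Hence $\mathcal T(2,d;d+1)'\ne\varnothing$, in agreement with $1+\lceil nd/2\rceil$ for $n=2$.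

In these cases the set is bad because it lies on a curve $C$ with $2x>h^0(\mathcal O_C(d))$. Theorem 1 says that, for small $x$, nearly this is the only way. The task is to produce the curve from the cohomology alone.

## Flat steps of the Hilbert function

Let $Y\subset\mathbb P^N$, $N\ge1$, be a zero-dimensional scheme, $R$ the polynomial ring in $N+1$ variables, $I\subset R$ the saturated ideal of $Y$, $h_Y(u)=\dim(R/I)_u$ and $a_Y(u)=h_Y(u)-h_Y(u-1)$. Then $h^1(\mathcal I_Y(u))=\deg Y-h_Y(u)$ for $u\ge0$. If a linear form $\ell$ has no zero on $Y$, it is a nonzerodivisor on $R/I$. So, with $\bar R=R/\ell R$ and $\bar I$ the image of $I$, the function $a_Y$ is the Hilbert function of the standard graded algebra $\bar R/\bar I$. In particular, once $a_Y$ is $0$ it stays $0$. Also $a_Y(0)=1$ for $Y\neq\varnothing$, $\sum_ua_Y(u)=\deg Y$, and $a_Y(1)=N$ when $Y$ lies in no hyperplane.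

**Lemma 6.** (i) $h_Y$ increases strictly until it reaches $\deg Y$; hence $h^1(\mathcal I_Y(u))=0$ for $u\ge\deg Y-1$, $u\ge0$. (ii) If $h^1(\mathcal I_Y(d))>0$, then $a_Y(u)\ge1$ for $0\le u\le d+1$.

*Proof.* If $a_Y(u)=0$ with $u\geq 1$, then $a_Y$ vanishes from $u$ on, so $h_Y(u-1)=\deg Y$. This gives the first half of (i), hence $h_Y(u)\ge\min(\deg Y,u+1)$, which gives the second. For (ii), $a_Y(u)=0$ with $1\le u\le d+1$ would give $h_Y(d)=\deg Y$, contradicting $h^1(\mathcal I_Y(d))>0$. $\square$

So $a_Y$ has a tail up to degree $d+1$. If $\deg Y$ is not too large, this tail must be low, and low Hilbert functions are rigid. We use two textbook theorems (see Bruns–Herzog, *Cohen–Macaulay Rings*, §§4.2–4.3). Let $A=P/\mathfrak a$ be a standard graded $\mathbb K$-algebra, $P$ a polynomial ring, with Hilbert function $a$.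

* **Macaulay.** If $t\ge1$ and $a(t)\le t$, then $a(t+1)\le a(t)$. (The general bound is $a(t+1)\le a(t)^{\langle t\rangle}$. If $s\le t$, the $t$-th binomial expansion of $s$ is $\binom tt+\binom{t-1}{t-1}+\cdots$ with $s$ terms, so $s^{\langle t\rangle}=\binom{t+1}{t+1}+\binom tt+\cdots=s$.)
* **Gotzmann persistence.** If $\mathfrak a$ is generated in degrees $\le t$ and $a(t)=a(t+1)=s\le t$, then $a(u)=s$ for all $u\ge t$. (Apply the usual statement to the ideal generated by $\mathfrak a_t$, which agrees with $\mathfrak a$ in degrees $\ge t$.)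

**Definition.** For $Y$ and $d$ as above, $t\in\{1,\dots,d\}$ is *flat with value $s$* if $a_Y(t)=a_Y(t+1)=s$ and $1\le s\le t$.

**Example (conic).** Let $Y$ be a divisor of degree $2d+2$ on a smooth conic in $\mathbb P^2$, with $d\ge3$. Then $h_Y(u)=\min(2u+1,2d+2)$, so $a_Y=1,2,2,\dots,2,1$, with the last $2$ in degree $d$ and the $1$ in degree $d+1$. The flat $t$ are $2,\dots,d-1$, all of value $2$. For $t\le d$ the forms in $I_{\le t}$ are multiples of $q$: they cut out exactly the conic.

**Example (two flat values).** Let $Y\subset\mathbb P^2$ be $8$ points on a line $L=\{\ell=0\}$ together with a set $Y'$ of $7$ points on a smooth conic $\{q=0\}$, off $L$. For $u\le7$ a form of degree $u$ vanishing at the $8$ points is divisible by $\ell$, so $I_u=\ell\cdot(I_{Y'})_{u-1}$ and $a_Y(u)=1+a_{Y'}(u-1)$, where $a_{Y'}=1,2,2,2,0,\dots$. Thus $a_Y=1,2,3,3,3,1,1,1$, which sums to $15=\deg Y$. With $d=6$ we get $h^1(\mathcal I_Y(6))=15-14=1$. The flat $t$ are $t=3$ with value $3$ and $t=5,6$ with value $1$. The forms in $I_{\le3}$ cut out $L\cup\{q=0\}$.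 Those in $I_{\le5}$ are $\ell\cdot(I_{Y'})_{\le4}$, and cut out $L\cup Y'$. The dependence among the conditions comes from the $8$ points on $L$, so the smallest flat value sees the right curve.

**Lemma 7.** Let $Y\subset\mathbb P^n$, $n\ge2$, be a zero-dimensional scheme contained in no hyperplane, with $h^1(\mathcal I_Y(d))>0$. Let $m\ge n$, $d\ge2m-1$ and $\deg Y\le(m+1)d+n-m(m-1)-1$. Then there is a flat $t$ with value $\le m$.

*Proof.* We show that without such a $t$ the function $a=a_Y$ is too large. Suppose there is none.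

*Claim:* $a(u)\ge\min(d+2-u,m+1)$ for $m\le u\le d+1$. For $u=d+1$ this is Lemma 6(ii). Let $m\le u\le d$ and assume the claim for $u+1$. If $a(u)\ge m+1$, we are done. If $a(u)\le m\le u$, then $a(u+1)\le a(u)$ by Macaulay. Equality would make $u$ flat with value $a(u)\le m$ (note $a(u)\ge1$), so $a(u)\ge a(u+1)+1$. Then $a(u+1)<m+1$, so the claim for $u+1$ gives $a(u+1)\ge d+1-u$, and $a(u)\ge d+2-u$.

Since $d+2-m\ge m+1$, the claim gives $a(m)\ge m+1$. For $1\le u<m$ we get $a(u)\ge u+1$: if $a(u)\le u$, then Macaulay applied in degrees $u,u+1,\dots,m-1$ gives $a(m)\le a(u)\le u<m$, which is false.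

Now add up, using $a(0)=1$ and $a(1)=n$. In the range $m\le u\le d+1$ the lower bound is $m+1$ for the $d+2-2m\ge1$ values $u=m,\dots,d+1-m$, and then $m,m-1,\dots,1$. So
$$\deg Y\ \ge\ 1+n+\sum_{u=2}^{m-1}(u+1)+(m+1)(d+2-2m)+\sum_{k=1}^mk .$$
Here $\sum_{u=2}^{m-1}(u+1)=\frac{m(m+1)}2-3$, so the right-hand side equals
$$n-2+(m+1)(d+2-m)=(m+1)d+n-m(m-1),$$
a contradiction. $\square$

**Why $Y=2S$ does not work.** The first thing to try is $Y=2S$. Take $n=4$ and $x\ge2d+2$, the range of the question. Then $\deg 2S=5x\ge10d+10$. For $4\le m\le9$ we have $(m+1)d+4-m(m-1)-1\le10d+3-12<10d+10$, so Lemma 7 says nothing unless $m\ge10$, and then it only bounds the flat value by $m\ge 10$. We need to distinguish $e=4$ from $e=5$, and the factor $n+1=5$ spoils this. We must keep a failure of independence and discard most of $2S$.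

## Length-two pieces carry the dependence

**Lemma 8.** Let $n\ge2$ and let $S$ be minimally bad with $\#S=x$. There is $Z\subset2S$ with $Z_{\rm red}=S$, $\deg Z\le2x$, $h^1(\mathcal I_Z(d))>0$, and $h^1(\mathcal I_{Z'}(d))=0$ for every closed $Z'\subsetneq Z$.

*Proof.* The idea is that a single linear relation among the conditions involves, at each point, only a single derivative direction. Since $h^1(\mathcal I_{2S}(d))>0$, there is a nonzero functional $\lambda=\sum_{p\in S}\lambda_p$ on $H^0(\mathcal O_{2S})=\bigoplus_p\mathcal O_p/\mathfrak m_p^2$ that vanishes on the image of $H^0(\mathcal O_{\mathbb P^n}(d))$.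

If $\lambda_p\ne0$, let $K_p=\ker(\lambda_p)\cap(\mathfrak m_p/\mathfrak m_p^2)$. Any linear subspace of $\mathfrak m_p/\mathfrak m_p^2$ is an ideal of $\mathcal O_p/\mathfrak m_p^2$, so $K_p$ defines a scheme $Z_p\subset2p$. As $K_p$ has codimension at most $1$ in $\mathfrak m_p/\mathfrak m_p^2$, $\deg Z_p\le2$. As $\lambda_p$ kills $K_p$, it factors through $\mathcal O_{Z_p}$. If $\lambda_p=0$, put $Z_p=\varnothing$. Then $\lambda$ induces a nonzero functional on $H^0(\mathcal O_{\bigcup Z_p})$ killing the image of $H^0(\mathcal O_{\mathbb P^n}(d))$, so $h^1(\mathcal I_{\bigcup Z_p}(d))>0$.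

Let $Z\subset\bigcup Z_p$ be minimal among closed subschemes with $h^1(\mathcal I_Z(d))>0$. Then $\deg Z\le2x$, and proper subschemes of $Z$ have $h^1=0$. Suppose $Z_{\rm red}=S'\subsetneq S$. Then $Z\subset2S'$, and $H^1(\mathcal I_{2S'}(d))\to H^1(\mathcal I_Z(d))$ is onto, so $S'$ is bad, contradicting the minimality of $S$. $\square$

**Examples.** For $d+1$ points on a smooth conic $C\subset \mathbb P^2$ one may take $Z=2S\cap C$, of degree $2d+2=2x$: it imposes dependent conditions, and a proper subscheme, of degree at most $2d+1$, does not. For $d$ odd and $S$ a set of $x=\frac{d+3}2$ points on a line $L$, one may take for $Z$ any subscheme of degree $d+2=2x-1$ of $2S\cap L$. Then $Z_{\rm red}=S$, we have $d+2>h^0(\mathcal O_L(d))$, and proper subschemes are good by Lemma 6(i). So $\deg Z<2x$ can happen. Lemmas 8 and 6(i) also show at once that every minimally bad set satisfies $2x\ge\deg Z\ge d+2$.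

From now on $\deg Z\le2x$ replaces $(n+1)x$: for $n=4$ and $x<\lceil5d/2\rceil$ we have $\deg Z\le5d-1$, and Lemma 7 applies with $m=5$. When $\langle S\rangle=\mathbb P^n$, $Z$ lies in no hyperplane, because $Z\supset S$.

## From a flat step to a one-dimensional scheme

We next turn a flat step into geometry. Three elementary facts are used from here on. For closed $Y\subset X$ in $\mathbb P^n$ with $\dim X\le1$, the map $H^1(\mathcal O_X(d))\to H^1(\mathcal O_Y(d))$ is onto, since $H^2$ of the kernel sheaf vanishes. For zero-dimensional $Y\subset Y'$, the map $H^1(\mathcal I_{Y'}(d))\to H^1(\mathcal I_Y(d))$ is onto. For $n\ge2$ and $d\ge0$, $H^2(\mathcal I_X(d))\cong H^1(\mathcal O_X(d))$, because $H^1(\mathcal O_{\mathbb P^n}(d))=H^2(\mathcal O_{\mathbb P^n}(d))=0$.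

**Lemma 9.** Let $Z$ be as in Lemma 8 with $\langle S\rangle=\mathbb P^n$, and let $I$ be its saturated ideal. Let $t$ be flat for $Z$ with value $s$, and let $V\subset\mathbb P^n$ be the scheme defined by $J=(I_{\le t})$. Then:

1. $Z\subset V$ and $\dim V=1$;
2. for a general hyperplane $H$, $V\cap H$ is zero-dimensional of degree $s$, so the one-dimensional part of $V_{\rm red}$ has degree $\le s$;
3. $H^1(\mathcal I_V(d))=0$ and $H^2(\mathcal I_V(d))\cong H^1(\mathcal O_V(d))=0$.

*Proof.* We compute $V\cap H$ with Gotzmann's theorem and lift the information to $V$. Write $a=a_Z$. Clearly $Z\subset V$, as $J\subset I$. Let $H=\{\ell=0\}$ be general: it misses $Z$ and contains no associated point of $\mathcal O_V$. The image of $J$ in $\bar R$ is $\bar J=(\bar I_{\le t})$. Put $b(u)=\dim(\bar R/\bar J)_u$. Then $b(t)=a(t)=s$ because $\bar J_t=\bar I_t$. Next, $b(t+1)\ge a(t+1)=s$ because $\bar J\subset\bar I$, and $b(t+1)\le s$ by Macaulay, because $s\le t$. So $b(t)=b(t+1)=s\le t$, and $\bar J$ is generated in degrees $\le t$. By Gotzmann,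 $b(u)=s$ for all $u\ge t$. The scheme $V\cap H$ is defined in $H$ by $\bar J$, so it has Hilbert polynomial $s$: it is zero-dimensional of degree $s\ge1$. A general hyperplane thus meets $V$ in a nonempty finite scheme, so $\dim V=1$. A general $H$ meets the one-dimensional part of $V_{\rm red}$ in as many distinct points as its degree, and they all lie in $V\cap H$. This proves 1 and 2.

For 3, let $u\ge t\ge s$. By Lemma 6(i) in $H\cong\mathbb P^{n-1}$, $h^1(\mathcal I_{V\cap H,H}(u))=0$, so $H^0(\mathcal I_{V\cap H,H}(u))$ has codimension $s$ in $\bar R_u$. It contains $\bar J_u$, which also has codimension $b(u)=s$. So the two are equal. Since $J_u\subset H^0(\mathcal I_V(u))$ maps onto $\bar J_u$, the map $H^0(\mathcal I_V(u))\to H^0(\mathcal I_{V\cap H,H}(u))$ is onto for $u\ge t$. As $\ell$ is a nonzerodivisor on $\mathcal O_V$, there is an exact sequence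
$$0\to\mathcal I_V(u-1)\to\mathcal I_V(u)\to\mathcal I_{V\cap H,H}(u)\to0 .$$
It shows that $H^1(\mathcal I_V(u-1))\to H^1(\mathcal I_V(u))$ is injective for $u\ge t$. These groups vanish for $u\gg0$, so $H^1(\mathcal I_V(u))=0$ for all $u\ge t-1$, in particular for $u=d$. Likewise $H^1(\mathcal I_{V\cap H,H}(u))=0$ for $u\ge s-1$, $u\geq 0$, so $H^2(\mathcal I_V(u-1))\to H^2(\mathcal I_V(u))$ is injective for those $u$. Since $d\ge t\ge s$, descending from $u\gg0$ gives $H^2(\mathcal I_V(d))=0$. $\square$

In the conic example $V$ is the conic. In general $V$ may be nonreduced, disconnected and have isolated points, as $L\cup Y'$ in the second example of the previous section shows.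

## Degree and genus of a connected spanning curve

**Lemma 10.** Let $C\subset\mathbb P^n$, $n\ge2$, be a connected curve of degree $e$ spanning $\mathbb P^n$. Then $e\ge n$ and $p_a(C)\le\binom{e-n+1}2$.

*Proof.* We bound the Hilbert function of $C$ from below by that of a hyperplane section. Let $H=\{\ell=0\}$ be general and $X=C\cap H$, of degree $e$. Since $C$ is connected and reduced, $H^0(\mathcal O_C)=\mathbb K$ and so $H^1(\mathcal I_C)=0$; since $C$ spans, $H^0(\mathcal I_C(1))=0$. From $0\to\mathcal I_C\to\mathcal I_C(1)\to\mathcal I_{X,H}(1)\to0$ we get $H^0(\mathcal I_{X,H}(1))=0$, i.e. $h_X(1)=n$. Thus $e\ge n$, and by Lemma 6(i) $h_X(k)\ge\min(e,n+k-1)$ for $k\ge1$.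

The form $\ell$ is a nonzerodivisor on the coordinate ring of $C$, and the quotient by $\ell$ surjects onto the coordinate ring of $X$. So the Hilbert function $h_C$ satisfies $h_C(k)-h_C(k-1)\ge h_X(k)$. For $k\gg0$,
$$ek+1-p_a(C)=h_C(k)\ge1+\sum_{j=1}^k\min(e,n+j-1),$$
and therefore $p_a(C)\le\sum_{j\ge1}\max(0,e-n-j+1)=(e-n)+(e-n-1)+\cdots+1=\binom{e-n+1}2$. $\square$

**Examples.** For $n=2$ the bound is $\binom{e-1}2$, the arithmetic genus of every plane curve of degree $e$. For $e=n$ the genus is $0$. The curve may be reducible: $n$ lines through one point with linearly independent directions span $\mathbb P^n$, and gluing $n$ lines at this point lowers $\chi$ from $n$ to $n-(n-1)=1$, so $p_a=0$. For $e=n+1$ the genus is at most $1$.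

## The curve through $S$ and the two inequalities

**Proof of Theorem 1.** Let $S$, $m$, $d$, $x$ be as in the theorem and $Z$ as in Lemma 8. Since $\deg Z\le2x$, Lemma 7 gives flat $t$ with value $\le m$. Among all flat $t$ choose one whose value $s$ is **minimal**; so $s\le m$. Let $V$ be the scheme of Lemma 9 for this $t$. Two claims will be used again and again. The first recognizes when a subscheme of $V$ contains all of $Z$.

**Claim 11.** If $Y\subset V$ is closed and $H^1(Y,\mathcal I_{Z\cap Y,Y}(d))\ne0$, then $Z\subset Y$.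

*Proof.* $H^2(\mathcal I_Y(d))\cong H^1(\mathcal O_Y(d))$ is a quotient of $H^1(\mathcal O_V(d))=0$. So the sequence $0\to\mathcal I_Y\to\mathcal I_{Z\cap Y}\to\mathcal I_{Z\cap Y,Y}\to0$ shows that $H^1(\mathcal I_{Z\cap Y}(d))\to H^1(Y,\mathcal I_{Z\cap Y,Y}(d))$ is onto. Hence $h^1(\mathcal I_{Z\cap Y}(d))>0$, and $Z\cap Y=Z$ by the minimality of $Z$ in Lemma 8. $\square$

The second gives the upper bound for $x$, and shows that no curve through $S$ in $V$ has degree below $s$.

**Claim 12.** If $D\subset V$ is a connected curve of degree $e'$ with $S\subset D$, then $2x\le e'd+3-p_a(D)$ and $e'\ge s$.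

*Proof.* As $H^1(\mathcal O_D(d))$ is a quotient of $H^1(\mathcal O_V(d))=0$, $h^0(\mathcal O_D(d))=e'd+1-p_a(D)$. Let $S'\subset S$ with $\#S'=x-1$. For $p\in D$ the scheme $2p\cap D$ is $\mathcal O_{D,p}/\mathfrak m_{D,p}^2$, of degree $1+\dim\mathfrak m_{D,p}/\mathfrak m_{D,p}^2\ge2$. So $\deg(2S'\cap D)\ge2(x-1)$. If $2(x-1)>e'd+1-p_a(D)$, then the map $H^0(\mathcal O_{\mathbb P^n}(d))\to H^0(\mathcal O_{2S'\cap D})$, which factors through $H^0(\mathcal O_D(d))$, is not onto. Then $H^0(\mathcal O_{\mathbb P^n}(d))\to H^0(\mathcal O_{2S'})$ is not onto either, i.e. $S'$ is bad, a contradiction. This is the first assertion.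

Suppose $e'<s$. Then $e'\le m-1$. Since $S$ spans, so does $D$, and $e'\ge n$ by Lemma 10. From $d\ge2m-1$ we get $d\ge2e'-1$, and from $d\ge(m-1)(m-2)-n+4$ we get $d\ge e'(e'-1)-n+4$. Since $p_a(D)\ge0$, the first assertion gives
$$\deg Z\le2x\le e'd+3\le(e'+1)d+n-e'(e'-1)-1 .$$
By Lemma 7 with $e'$ in place of $m$ there is a flat $t'$ with value $\le e'<s$, contradicting the choice of $s$. $\square$

**Step 1: a connected curve through $S$.** This step finds $C$ and the right-hand inequality of (1). From $0\to\mathcal I_V\to\mathcal I_Z\to\mathcal I_{Z,V}\to0$ and $H^1(\mathcal I_V(d))=0$ we see that $H^1(\mathcal I_Z(d))\ne0$ injects into $H^1(V,\mathcal I_{Z,V}(d))$, which is thus nonzero. It is the direct sum, over the connected components $W$ of $V$, of the groups $H^1(W,\mathcal I_{Z\cap W,W}(d))$. So one summand is nonzero, and $Z\subset W$ for this $W$ by Claim 11. A nonzero $H^1$ forces $\dim W=1$. Put $C:=W_{\rm red}$. A zero-dimensional irreducible component of $C$ would be an isolated point, impossible as $C$ is connected of dimension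 $1$. So $C$ is a connected curve. It contains $S$, so it spans $\mathbb P^n$. Let $e=\deg C$. Then $e\ge n$ by Lemma 10, $e\le s$ by Lemma 9, and $e\ge s$ by Claim 12. So $e=s$ and $n\le e\le m$. Claim 12 also gives $2x\le ed+3-p_a(C)$.

**Step 2: $Z\subset C$.** So far we know only $Z\subset W$, and $W$ might be nonreduced. This step uses $e=s$ to replace $W$ by $C$. For general $H$, the scheme $V\cap H$ has degree $s=e$ and contains the $e$ distinct points of $C\cap H$. So it is reduced and consists of these points. Let $p$ be one of them. The local ring $\mathcal O_{V,p}$ has dimension 1, and its quotient by $\ell$ is $\mathbb K$. So its maximal ideal is generated by one element, and it is a regular local ring, in particular a domain. Thus $V$, and with it $W$, is reduced near $p$. Every component of $C$ meets $H$, so $W$ is reduced at all generic points of $C$, and the kernel of $\mathcal O_W\to\mathcal O_C$ has finite support. Now $\mathcal I_{Z,W}\to\mathcal I_{Z\cap C,C}$ is onto, and its kernel has finite support, hence no $H^1$ and no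 $H^2$. So
$$H^1(C,\mathcal I_{Z\cap C,C}(d))\cong H^1(W,\mathcal I_{Z,W}(d))\ne0,$$
and $Z\subset C$ by Claim 11.

**What is still missing.** The upper bound of Step 1 with $e=n+1$ reads $2x\le(n+1)d+3-p_a(C)$, which is no obstacle to $x<\lceil(n+1)d/2\rceil$. We need a lower bound for $\deg Z$. We know that $Z$ imposes dependent conditions on sections of $\mathcal O_C(d)$, but on a reducible curve this alone does not force $\deg Z$ to be near $ed$. If $C=L\cup L'$ consists of two lines meeting at a point, a subscheme $Z\subset L$ of degree $d+2$ already imposes dependent conditions, although $ed+2-2p_a(C)=2d+2$. The dependence lives on $L$ alone. Duality makes "where the dependence lives" precise, and Claim 12 shows that in our situation it lives on all of $C$.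

**Step 3: the lower bound by duality.** Recall the textbook facts. The projective curve $C$ has a dualizing sheaf $\omega_C$, with $H^1(C,\mathcal F)^\vee\cong\operatorname{Hom}(\mathcal F,\omega_C)$ for every coherent $\mathcal F$. It has no nonzero subsheaf $\mathcal G$ with finite support, since $\operatorname{Hom}(\mathcal G,\omega_C)\cong H^1(C,\mathcal G)^\vee=0$. Since $C$ is reduced of pure dimension 1, it is Cohen–Macaulay, so also $H^1(\omega_C)\cong H^0(\mathcal O_C)^\vee$ and $\chi(\omega_C)=-\chi(\mathcal O_C)=p_a(C)-1$. Since $C$ is smooth at its generic points, $\omega_C$ has rank one there.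

By Step 2, $H^1(C,\mathcal I_{Z,C}(d))\ne0$. So there is a nonzero map $\varphi:\mathcal I_{Z,C}(d)\to\omega_C$. Let $D\subset C$ be the union of the components of $C$ at whose generic point $\varphi\ne0$. The image of $\varphi$ is a nonzero subsheaf of $\omega_C$, so it does not have finite support, and $D\ne\varnothing$.

*Claim: $D=C$.* The kernel of $\mathcal I_{Z,C}\to\mathcal I_{Z\cap D,D}$ is $\mathcal I_{Z,C}\cap\mathcal I_{D,C}$. It is zero at the generic points of $D$, because $C$ is reduced, and at the other generic points of $C$ the map $\varphi$ is zero. So $\varphi$ maps this kernel (twisted by $d$) to a subsheaf of $\omega_C$ with finite support, i.e. to $0$. Hence $\varphi$ induces a nonzero map $\mathcal I_{Z\cap D,D}(d)\to\omega_C$, and duality on $C$ gives $H^1(D,\mathcal I_{Z\cap D,D}(d))\ne0$. Some connected component $D'$ of $D$ then has $H^1(D',\mathcal I_{Z\cap D',D'}(d))\ne0$. By Claim 11, $Z\subset D'$, so $S\subset D'$. By Claim 12, $\deg D'\ge s=e$. As $D'\subset C$ is a union of components of $C$ and has degree at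 least $\deg C$, we get $D'=D=C$.

So $\varphi$ is nonzero at every generic point of $C$. There its source and target are one-dimensional vector spaces over the residue field, so $\varphi$ is an isomorphism there. Hence $\ker\varphi$ and $\operatorname{coker}\varphi$ have finite support. Since $\mathcal I_{Z,C}\subset\mathcal O_C$ has no nonzero subsheaf with finite support, $\varphi$ is injective. A sheaf with finite support has $\chi\ge0$, so
$$ed+1-p_a(C)-\deg Z=\chi(\mathcal I_{Z,C}(d))\le\chi(\omega_C)=p_a(C)-1 .$$
Thus $2x\ge\deg Z\ge ed+2-2p_a(C)$. With Step 1 and Lemma 10 this is (1). $\square$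

Theorem 2 and Corollaries 4 and 5 are now proved too.

## Rational and elliptic normal curves at the two endpoints

**Proof of Theorem 3.** Let $n\ge3$ and $d\ge n^2$. Then $d\ge2n+1$ and $d\ge9$, so Theorem 2 applies. In each part we choose $x$ points on a curve, check that they are bad, and use Theorem 2 itself to exclude smaller bad subsets.

**Part (a): $x=1+\lceil nd/2\rceil$.** Let $C$ be a rational normal curve in $\mathbb P^n$ and $S\subset C$ any set of $x$ points. A hyperplane contains at most $n$ points of $C$, and $x>n$, so $S$ spans $\mathbb P^n$. Since $\deg(2S\cap C)=2x\ge nd+2>nd+1=h^0(\mathcal O_C(d))$, the conditions of $2S\cap C$ are dependent, so $h^1(\mathcal I_{2S}(d))>0$. If $q$ is a quadratic form vanishing on $C$, then multiples of $q^2$ of degree $d$ lie in $H^0(\mathcal I_{2S}(d))$, so $h^0(\mathcal I_{2S}(d))>0$.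

Suppose a proper subset of $S$ is bad. Then there is a minimally bad $S''\subsetneq S$.

* If $S''$ spans $\mathbb P^n$: since $\#S''<x$, we have $\#S''\le\lceil nd/2\rceil<\lceil(n+1)d/2\rceil$, so Theorem 2 gives $\#S''=1+\lceil nd/2\rceil=x$, a contradiction.
* If $S''$ lies in a hyperplane, then $\#S''\le n$. Lemma 8 gives a scheme of degree $\le2n$ with $h^1(\mathcal I(d))>0$. As $d\ge2n-1$, this contradicts Lemma 6(i).

So $S\in\mathcal T(n,d;x)'$.

**Part (b): $x=\lceil(n+1)d/2\rceil$.** Let $E\subset\mathbb P^n$ be an elliptic normal curve, of degree $n+1$.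

*Choice of $S$.* We want $\mathcal O_E(d)(-2S)$ to have $h^1\ne0$. If $(n+1)d$ is even, choose a line bundle $A$ on $E$ with $A^{\otimes2}\cong\mathcal O_E(d)$, which exists since $\operatorname{Pic}^0(E)$ is divisible. Its degree is $x\ge3$, so $A$ is very ample and $|A|$ has a reduced member $S$. Then $\mathcal O_E(d)(-2S)$ is trivial. If $(n+1)d$ is odd, let $S$ be any $x$ points of $E$. Then $\mathcal O_E(d)(-2S)$ has degree $(n+1)d-2x=-1$. In both cases $h^1(\mathcal O_E(d)(-2S))=1$.

*$S\in\mathcal T(n,d;x)$.* Since $E$ is smooth, $\mathcal I_{2S\cap E,E}(d)=\mathcal O_E(d)(-2S)$. As $H^2(\mathcal I_E(d))\cong H^1(\mathcal O_E(d))=0$, the map $H^1(\mathcal I_{2S\cap E}(d))\to H^1(\mathcal O_E(d)(-2S))$ is onto. So $h^1(\mathcal I_{2S\cap E}(d))>0$, and then $h^1(\mathcal I_{2S}(d))>0$. A hyperplane contains at most $n+1$ points of $E$, and $x>n+1$, so $S$ spans. Finally $E$ lies on a quadric, because $h^0(\mathcal O_{\mathbb P^n}(2))-h^0(\mathcal O_E(2))=\binom{n+2}2-2(n+1)=\frac{(n+1)(n-2)}2>0$. So $h^0(\mathcal I_{2S}(d))>0$, again by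 multiples of the square of a quadratic form.

*Minimality.* Suppose $S''\subsetneq S$ is minimally bad.

If $S''$ lies in a hyperplane, then $\#S''\le n+1$, and Lemma 8 gives a scheme of degree $\le2n+2$ with $h^1(\mathcal I(d))>0$. As $d\ge2n+1$, this contradicts Lemma 6(i).

Otherwise $S''$ spans, and as $\#S''<\lceil(n+1)d/2\rceil$, Theorem 2 gives $\#S''=1+\lceil nd/2\rceil$ and $S''\subset C$, where $C$ is a connected curve of degree $n$ with $p_a(C)=0$ spanning $\mathbb P^n$. It may be reducible. To bound $\#(E\cap C)$ we show that $C$ is cut out by quadrics. Recall that a coherent sheaf $\mathcal F$ on $\mathbb P^n$ is $k$-regular if $H^i(\mathcal F(k-i))=0$ for all $i\ge1$, and that then $\mathcal F(k)$ is globally generated (Castelnuovo–Mumford). We check that $\mathcal I_C$ is $2$-regular.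

* $i=1$: from $h^1(\mathcal O_C)=0$ and $0\to\mathcal O_C\to\mathcal O_C(1)\to\mathcal O_{C\cap H}(1)\to0$ we get $h^1(\mathcal O_C(1))=0$, so $h^0(\mathcal O_C(1))=n+1$. The restriction $H^0(\mathcal O_{\mathbb P^n}(1))\to H^0(\mathcal O_C(1))$ is injective because $C$ spans, and both sides have dimension $n+1$. So it is bijective and $h^1(\mathcal I_C(1))=0$.
* $i=2$: $h^2(\mathcal I_C)=h^1(\mathcal O_C)=0$.
* $i\ge3$: $H^i(\mathcal I_C(2-i))$ lies between $H^{i-1}(\mathcal O_C(2-i))=0$, as $i-1\ge2$, and $H^i(\mathcal O_{\mathbb P^n}(2-i))=0$. The latter is clear for $i\ne n$, and for $i=n$ it holds because $2-n>-n-1$.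

So $\mathcal I_C(2)$ is globally generated. Since $E$ is irreducible of degree $n+1>n=\deg C$, we have $E\not\subset C$, so some quadric contains $C$ but not $E$. It meets $E$ in at most $2(n+1)$ points, hence $\#S''\le\#(E\cap C)\le2n+2$. But $\#S''\ge1+\frac{nd}2\ge1+\frac{5n}2>2n+2$, since $d\ge5$ and $n\ge3$. This is a contradiction.

So no proper subset of $S$ is bad, and $S\in\mathcal T(n,d;x)'$.

**The equivalence.** For $x<\lceil(n+1)d/2\rceil$, Theorem 2 says that $\mathcal T(n,d;x)'\ne\varnothing$ forces $x=1+\lceil nd/2\rceil$, and part (a) gives the converse. $\square$
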